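\title{Unique-neighbor codes have positive rate at every relative distance below one half}

\begin{abstract}
A binary linear code with parity-check matrix $A$ has distance at least $\delta n$ if and only if every nonempty set of fewer than $\delta n$ columns is met by some row of $A$ in an odd number of places. The unique-neighbor property asks for a row that meets the set in exactly one place. It was conjectured that this stronger property forces the rate to vanish at some relative distance strictly below $\frac12$. We disprove the conjecture: for every $\delta<\frac12$ there are parity-check matrices of positive rate with the unique-neighbor property, and all rows may be taken of weight at most $3$, which is the smallest possible. At $\delta=\frac12-\gamma$ the best rate with the unique-neighbor property and the best rate of linear codes both equal $\gamma^2$ up to polylogarithmic factors in $1/\gamma$.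
\end{abstract}

\section{Distance and stopping distance}\label{sec:intro}

Let $A$ be an $m\times n$ matrix over $\mathbb F_2$ of rank $m$. It is a \emph{parity-check matrix} of the binary linear code $\{x\in\mathbb F_2^n: Ax=0\}$, which has \emph{length} $n$, dimension $n-m$ and \emph{rate} $1-\frac mn$. The \emph{distance} $d(A)$ is the least number of nonzero coordinates of a nonzero codeword ($\infty$ if there is none). We identify each row of a binary matrix with its support, the set of columns in which it has a $1$; the \emph{weight} of the row is the size of this set. A nonempty set $S$ of columns is the support of a codeword exactly when every row meets $S$ in an even number of elements. Thus $d(A)\ge\delta n$ says that every nonempty set of fewer than $\delta n$ columns is met by some row in an \emph{odd} number of elements.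

The matrix $A$ has the \emph{unique-neighbor property with parameter $\delta n$} if every nonempty set of fewer than $\delta n$ columns is met by some row in \emph{exactly one} element. The sets that violate this have a name. For any binary matrix $A$, a nonempty set $S$ of columns is a \emph{stopping set} if no row meets $S$ in exactly one element, and the \emph{stopping distance} $s(A)$ is the least size of a stopping set ($\infty$ if there is none). The unique-neighbor property with parameter $\delta n$ is the inequality $s(A)\ge\delta n$. Supports of nonzero codewords are stopping sets, so $s(A)\le d(A)$.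

The two quantities have a common meaning. Suppose that the coordinates of a codeword in a set $S$ are erased. If $|S|<d(A)$, the linear system $Ax=0$ determines them. If $|S|<s(A)$, they can be found by substitution: some row contains exactly one erased coordinate and reveals it, the remaining erased set is smaller, and the step can be repeated.

For $0\le\delta\le1$ define
\begin{align*}
R_L(\delta)&=\limsup_{n\to\infty}\ \max\Bigl\{1-\tfrac mn:\ A\in\mathbb F_2^{m\times n},\ \operatorname{rank}A=m,\ d(A)\ge\delta n\Bigr\},\\
R_U(\delta)&=\limsup_{n\to\infty}\ \max\Bigl\{1-\tfrac mn:\ A\in\mathbb F_2^{m\times n},\ \operatorname{rank}A=m,\ s(A)\ge\delta n\Bigr\},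
\end{align*}
and let $R_U^{(3)}(\delta)$ be defined as $R_U(\delta)$, with $A$ restricted to matrices all of whose rows have weight at most $3$. (The identity matrix is always admissible, so the maxima exist.) The three functions are non-increasing, $R_U^{(3)}\le R_U\le R_L$, and $R_U$ and $R_L$ equal $1$ at $\delta=0$ and $0$ at $\delta=1$. Let $\delta_U\le\delta_L$ be the smallest values of $\delta$ at which $R_U$ and $R_L$ vanish. It is well known that $\delta_L=\frac12$. The reason that $\frac12$ is a barrier is an average: in a code of dimension $\kappa\ge1$ each coordinate vanishes on all codewords or on exactly half of them, so the $2^\kappa-1$ nonzero codewords have total weight at most $n2^{\kappa-1}$ and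
\begin{equation}\label{eq:average}
d(A)\le n\,\frac{2^{\kappa-1}}{2^\kappa-1}.
\end{equation}
For $\delta>\frac12$ this bounds $\kappa$ in terms of $\delta$ alone. The following conjecture is posed in \cite{UNC}.

\begin{quote}
\emph{Conjecture.} $\delta_U<\frac12$.
\end{quote}

There are good reasons to expect this. The stopping distance depends on the matrix and not only on the code, and dense matrices do badly: if the entries of $A$ are independent fair bits and $S$ is a fixed set of $t=\lceil2\log_2m\rceil$ columns, the probability that some row meets $S$ exactly once is at most $mt2^{-t}\le t/m$, so $s(A)\le t$ with probability tending to $1$. Sparse matrices also seem to lose. A row of weight $w\ge1$ meets a uniformly random set of columns in an odd number of elements with probability $\frac12$, but in exactly one element with probability $w2^{-w}$. The two numbers agree for $w\le 2$, and rows of weight at most $2$ are useless (Proposition~\ref{prop:two} below). For $w\ge3$ a random set survives the test of one row with probability at least $\frac58$. If $m<n$ such tests behaved independently, about $2^n(5/8)^m\ge(5/4)^n$ sets would survive them all, and the count would stay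 exponentially large among sets of a density slightly below $\frac12$. The conjecture is nevertheless false. Below, $\log$ is the logarithm to base $2$.

\begin{theorem}\label{thm:positive}
For every $0\le\delta<\frac12$ we have $R_U(\delta)\ge R_U^{(3)}(\delta)>0$. Consequently $\delta_U=\frac12$.
\end{theorem}

\begin{theorem}\label{thm:order}
There is an absolute constant $a'>0$ such that for all $0<\gamma\le2^{-64}$
\[
\frac{a'\gamma^2}{(\log\frac1\gamma)^2(\log\log\frac1\gamma)^{5/2}}\le R_U^{(3)}(\tfrac12-\gamma)\le R_U(\tfrac12-\gamma)\le R_L(\tfrac12-\gamma)\le2\gamma^2\log\frac e{2\gamma^2}.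
\]
In particular
\[
\lim_{\gamma\to0}\frac{\log R_U(\frac12-\gamma)}{\log\gamma}=\lim_{\gamma\to0}\frac{\log R_L(\frac12-\gamma)}{\log\gamma}=2.
\]
\end{theorem}

\begin{proposition}\label{prop:two}
Let $A$ be a binary $m\times n$ matrix with $m<n$, all of whose rows have weight at most $2$. Then $s(A)\le n/(n-m)$.
\end{proposition}

So with rows of weight at most $2$ and rate bounded below, the stopping distance is bounded, and the row weight $3$ in Theorems~\ref{thm:positive} and~\ref{thm:order} cannot be lowered. We do not address whether $R_U(\delta)<R_L(\delta)$ for some or all $0<\delta<\frac12$.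

The construction is an expander-type (ABNNR) concatenation with three parts. The \emph{inner} matrix, of constant size, has stopping distance just above half its length (Section~\ref{sec:simplex}). The \emph{outer} matrix has positive rate and a stopping distance that is a tiny but fixed fraction of its length (Section~\ref{sec:outer}). A random map copies the outer columns into many inner blocks, so that any large set of outer columns reaches almost every block (Section~\ref{sec:composition}). A stopping set of the whole matrix must be large on the outer columns, hence reaches almost all blocks, hence fills half of each block it reaches. This gives Theorem~\ref{thm:positive} (Section~\ref{sec:positive}); using the resulting matrices again as outer matrices gives Theorem~\ref{thm:order} (Section~\ref{sec:order}).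

We write $[N]=\{1,\dots,N\}$, and we use the standard bound $\binom ab\le(ea/b)^b$ for integers $1\le b\le a$.

\section{Rows of weight at most two}\label{sec:two}

For such rows ``odd'' and ``exactly one'' coincide, and the matrix is a graph.

\begin{proof}[Proof of Proposition~\ref{prop:two}]
Form a multigraph whose vertices are the columns: a row of weight $2$ is an edge, a row of weight $1$ is a mark on a vertex, and zero rows are ignored. Each nonzero row belongs to one connected component. A component with $v$ vertices has at least $v-1$ edges, so it accounts for at least $v-1$ rows, and for at least $v$ rows if it contains a mark. If $u$ is the number of unmarked components, summing over all components gives $m\ge n-u$, that is, $u\ge n-m>0$. An unmarked component is a stopping set, since each edge has both ends or no end in it and all marks lie outside. The $u$ unmarked components are disjoint, so the smallest has at most $n/u\le n/(n-m)$ vertices.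
\end{proof}

A row $\{x,y\}$ of weight $2$ forces every stopping set to contain both $x$ and $y$ or neither: it copies a column. Copying alone achieves nothing, but it is the glue of the construction.

\section{A parity-check matrix of the simplex code}\label{sec:simplex}

Let $e_1,\dots,e_k$ be the standard basis of $\mathbb F_2^k$ and $P_k=\mathbb F_2^k\setminus\{0\}$. For $i\le k$ we regard $P_i$ as the set of nonzero points in the span of $e_1,\dots,e_i$. The \emph{simplex code} consists of the value tables $(\varphi(p))_{p\in P_k}$ of the linear functionals $\varphi:\mathbb F_2^k\to\mathbb F_2$. It has length $2^k-1$ and dimension $k$, and every nonzero codeword has weight $2^{k-1}$, so \eqref{eq:average} holds with equality. It is the natural inner code for relative distance $\frac12$, provided that it has a parity-check matrix whose stopping distance is as large as its distance.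

The first matrix that comes to mind fails. The equations $\varphi(p)=\sum_{i:\,p_i=1}\varphi(e_i)$, one for each non-basis point $p$, define the code, but each contains at least two basis points, so $\{e_1,\dots,e_k\}$ is a stopping set of size $k$. The remedy is to compute $\varphi(p)$ from two values only. Every non-basis point is uniquely $p=e_i+u$ with $2\le i\le k$ and $u\in P_{i-1}$; here $i$ is the largest coordinate in the support of $p$, its \emph{top index}. Let $T_k$ be the matrix with column set $P_k$ and rows
\[
\{e_i,\ u,\ e_i+u\},\qquad 2\le i\le k,\quad u\in P_{i-1}.
\]
It has one row of weight $3$ for each of the $2^k-1-k$ non-basis points. The rows with $i\le k-1$ are the rows of $T_{k-1}$, and they lie inside $P_{k-1}$.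

\begin{example}\label{ex:T3}
Let $k=3$ and label the point $p$ by the integer $p_1+2p_2+4p_3$, so that the basis is $1,2,4$. The rows of $T_3$ are $\{1,2,3\}$, $\{1,4,5\}$, $\{2,4,6\}$, $\{3,4,7\}$:
\[
T_3=\begin{pmatrix}
1&1&1&0&0&0&0\\
1&0&0&1&1&0&0\\
0&1&0&1&0&1&0\\
0&0&1&1&0&0&1
\end{pmatrix}.
\]
Let $S$ be a stopping set. If $4\in S$, then $S$ contains a point of each of the pairs $\{1,5\},\{2,6\},\{3,7\}$, so $|S|\ge4$. If $4\notin S$, then $S$ is a union of these pairs, and the row $\{1,2,3\}$ forbids taking only one of them, so again $|S|\ge4$. The set $\{1,2,3,4\}$ is a stopping set that does not support a codeword, but it is no smaller than the codewords. Replacing the last row by the sum $\{1,2,4,7\}$ of the first and last rows gives the matrix rejected above; it defines the same code and has the stopping set $\{1,2,4\}$.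
\end{example}

The example shows where the count in Section~\ref{sec:intro} goes wrong. The tests are far from independent, because $e_k$ lies in $2^{k-1}-1$ rows. A set that contains $e_k$ pays one element for each of these rows; for a set that avoids $e_k$ they act as copying rows of weight $2$.

\begin{lemma}\label{lem:simplex}
Let $k\ge1$.
\begin{enumerate}
\item[(a)] The submatrix of $T_k$ on the non-basis columns is square and invertible.
\item[(b)] Every stopping set of $T_k$ contains a basis point $e_i$.
\item[(c)] Every stopping set of $T_k$ has at least $2^{k-1}$ elements.
\end{enumerate}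
\end{lemma}

\begin{proof}
(a) Index both the rows and the non-basis columns by the non-basis points, ordered by increasing top index, with ties broken in any fixed way. The only non-basis points in the row of $p=e_i+u$ are $p$ and possibly $u$, and $u$ has smaller top index than $p$. The submatrix is therefore triangular with ones on the diagonal.

(b), (c) We use induction on $k$. The matrix $T_1$ has the single column $e_1$ and no rows, and its only stopping set is $\{e_1\}$. Let $k\ge2$ and let $S$ be a stopping set of $T_k$. The set $P_k\setminus\{e_k\}$ is partitioned into the $2^{k-1}-1$ pairs $\{u,e_k+u\}$, $u\in P_{k-1}$, and each pair together with $e_k$ is a row.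

If $e_k\in S$, then (b) holds, and each pair contains an element of $S$, so $|S|\ge1+(2^{k-1}-1)=2^{k-1}$.

If $e_k\notin S$, then each pair lies in $S$ or is disjoint from it, so $|S|=2|S'|$ with $S'=S\cap P_{k-1}$, and $S'\ne\emptyset$. A row of $T_{k-1}$ meets $S'$ and $S$ in the same set, so $S'$ is a stopping set of $T_{k-1}$. By induction $S'$ contains a basis point and $|S|\ge2\cdot2^{k-2}$.
\end{proof}

By (a) the kernel of $T_k$ has dimension $k$, and it contains the simplex code because $\varphi(e_i)+\varphi(u)+\varphi(e_i+u)=0$. So $T_k$ is a parity-check matrix of the simplex code, and $s(T_k)=d(T_k)=2^{k-1}$.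

\section{Composition}\label{sec:composition}

The rate $k/(2^k-1)$ of $T_k$ tends to zero, so $k$ must stay fixed while the length grows. We take $N$ disjoint copies of $T_k$, called \emph{blocks}. On their own they have a stopping set inside a single block. To tie them together we add $M$ further columns $y_1,\dots,y_M$ and declare each basis column of each block a copy of some $y_i$. By Lemma~\ref{lem:simplex}, a block then contributes at least $2^{k-1}$ elements to a stopping set $S$ as soon as one of the $k$ columns $y_i$ that it sees lies in $S$.

This is not enough. The blocks see $kN$ columns in total, so some $y_i$ is seen by at most $kN/M$ blocks. Setting $y_i=1$ and all other $y$'s to zero extends to a codeword supported on $y_i$ and these few blocks. We therefore impose on the $y$'s the rows of an outer matrix $B$, which forces $S$ to contain many of them.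

\begin{example}\label{ex:twelve}
Take $M=N=3$ and $k=2$; the matrix $T_2$ has the single row $\{e_1,e_2,e_1+e_2\}$. Let the three blocks see the pairs $(y_1,y_2)$, $(y_1,y_3)$, $(y_2,y_3)$, and let $B$ be the single row $\{y_1,y_2,y_3\}$; see Figure~\ref{fig:twelve}. There are $3+3\cdot3=12$ columns and $1+6+3=10$ rows. A stopping set $S$ contains some $y_i$: otherwise it contains no basis column of a block, and then no column $e_1+e_2$ either. By the row of $B$ it contains at least two of the $y_i$. Any two of them reach all three blocks, and each block contributes at least $2$ elements. So $|S|\ge2+3\cdot2=8$, and the figure shows that $8$ is attained. Without the row of $B$ there is a stopping set of size $5$: the column $y_1$, and $e_1,e_1+e_2$ in the first two blocks.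
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[col/.style={circle,draw,inner sep=2.5pt},
  full/.style={circle,draw,fill=black,inner sep=2.5pt},
  chk/.style={rectangle,draw,inner sep=3pt}]
\node[chk] (b) at (4.5,3.3) {};
\node[full,label=left:$y_1$] (y1) at (1,2.4) {};
\node[full,label=right:$y_2$] (y2) at (4.5,2.4) {};
\node[col,label=right:$y_3$] (y3) at (8,2.4) {};
\node[full,label=below:$e_1$] (a1) at (0,0.8) {};
\node[col,fill=black,label=below:$e_2$] (a2) at (2,0.8) {};
\node[col,label=below:$e_1+e_2$] (a3) at (1,-0.4) {};
\node[full,label=below:$e_1$] (b1) at (3.5,0.8) {};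
\node[col,label=below:$e_2$] (b2) at (5.5,0.8) {};
\node[full,label=below:$e_1+e_2$] (b3) at (4.5,-0.4) {};
\node[full,label=below:$e_1$] (c1) at (7,0.8) {};
\node[col,label=below:$e_2$] (c2) at (9,0.8) {};
\node[full,label=below:$e_1+e_2$] (c3) at (8,-0.4) {};
\node[chk] (ra) at (1,0.4) {};
\node[chk] (rb) at (4.5,0.4) {};
\node[chk] (rc) at (8,0.4) {};
\draw (b)--(y1) (b)--(y2) (b)--(y3);
\draw (ra)--(a1) (ra)--(a2) (ra)--(a3) (rb)--(b1) (rb)--(b2) (rb)--(b3) (rc)--(c1) (rc)--(c2) (rc)--(c3);
\draw[very thick] (y1)--(a1) (y2)--(a2) (y1)--(b1) (y3)--(b2) (y2)--(c1) (y3)--(c2);
\end{tikzpicture}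
\caption{A $10\times12$ matrix composed of an outer row and three copies of $T_2$. Circles are columns. Each square is a row of weight $3$, joined to its three columns, and each thick segment is a row of weight $2$. The filled circles form a stopping set of the smallest size, $8$.}
\label{fig:twelve}
\end{figure}

The property of the copying pattern that the example uses is the following. Let $0<\beta,\varepsilon<1$. A map $g:[N]\times[k]\to[M]$ is \emph{$(\beta,\varepsilon)$-hitting} if for every $Y\subseteq[M]$ with $|Y|\ge\beta M$ there are at most $\varepsilon N$ indices $j\in[N]$ with $g(j,t)\notin Y$ for all $t\in[k]$. We say that such a block $j$ \emph{misses} $Y$.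

The composition lemma allows the outer matrix a defect: its stopping sets need be large only when they avoid an exceptional set $Q$ of columns. The columns in $Q$ are copied into every block, at the cost of raising the dimension of the blocks by $|Q|$. Section~\ref{sec:outer} shows why this freedom is needed.

\begin{lemma}\label{lem:composition}
Let $B$ be a binary matrix with column set $[M]$ and $m_B$ rows, which are linearly independent. Let $Q\subseteq[M]$ and $0<\beta,\varepsilon<1$, and suppose that every stopping set $Y$ of $B$ with $Y\cap Q=\emptyset$ has $|Y|\ge\beta M$. Let $g:[N]\times[k]\to[M]$ be $(\beta,\varepsilon)$-hitting, $k\ge1$, and put $\ell=k+|Q|$. Then there is an $m\times n$ matrix $A$ with linearly independent rows such that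
\[
n=M+N(2^\ell-1),\qquad n-m=M-m_B,\qquad s(A)\ge(1-\varepsilon)N2^{\ell-1},
\]
and the weight of each row of $A$ is at most $3$ or equals the weight of a row of $B$.
\end{lemma}

\begin{proof}
Extend $g$ to $[N]\times[\ell]$ so that, for every $j$, the values $g(j,k+1),\dots,g(j,\ell)$ list the elements of $Q$. The columns of $A$ are $y_1,\dots,y_M$ and the pairs $(j,p)$ with $j\in[N]$, $p\in P_\ell$. The rows are
\begin{enumerate}
\item[(i)] the rows of $B$, placed on $y_1,\dots,y_M$;
\item[(ii)] the copying rows $\{y_{g(j,t)},(j,e_t)\}$ for $j\in[N]$, $t\in[\ell]$;
\item[(iii)] for each $j\in[N]$, the rows of $T_\ell$, placed on the columns $(j,p)$.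
\end{enumerate}
The statements on $n$ and on the row weights are read off, and $m=m_B+N\ell+N(2^\ell-1-\ell)=m_B+N(2^\ell-1)$, so $n-m=M-m_B$.

\emph{Independence.} Consider a linear combination of rows that vanishes. On the columns $(j,p)$ with $p$ non-basis only the rows (iii) are nonzero, so their coefficients vanish by Lemma~\ref{lem:simplex}(a). Among the rows (i) and (ii), the column $(j,e_t)$ lies in exactly one, the copying row indexed by $(j,t)$, so the coefficients of the rows (ii) vanish. What remains is a vanishing combination of rows of $B$, which is trivial by hypothesis.

\emph{Stopping sets.} Let $S$ be a stopping set of $A$, and put $Y=\{i:y_i\in S\}$ and $S_j=\{p:(j,p)\in S\}$. The rows (ii) give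
\begin{equation}\label{eq:copy}
e_t\in S_j\iff g(j,t)\in Y,
\end{equation}
and the rows (iii) show that each $S_j$ is empty or a stopping set of $T_\ell$. If $Y$ were empty, no $S_j$ would contain a basis point, all $S_j$ would be empty by Lemma~\ref{lem:simplex}(b), and $S$ would be empty. So $Y\ne\emptyset$, and the rows (i) show that $Y$ is a stopping set of $B$. If $Y$ meets $Q$, then \eqref{eq:copy} with some $t>k$ makes every $S_j$ nonempty. If $Y\cap Q=\emptyset$, then $|Y|\ge\beta M$, at most $\varepsilon N$ blocks miss $Y$, and $S_j\ne\emptyset$ for all other $j$ by \eqref{eq:copy}. In both cases at least $(1-\varepsilon)N$ of the sets $S_j$ are stopping sets of $T_\ell$, and Lemma~\ref{lem:simplex}(c) gives $|S|\ge(1-\varepsilon)N2^{\ell-1}$.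
\end{proof}

The composition keeps the dimension $M-m_B$ and multiplies the length by about $2^\ell N/M$. The rate therefore stays positive exactly when $\ell$ and $N/M$ stay bounded as $M\to\infty$. A random map shows that this is possible for every $\beta>0$, however small.

\begin{lemma}\label{lem:hitting}
Let $0<\beta,\varepsilon<1$ and $\lambda=\log\frac1{1-\beta}$. If the positive integers $M,N,k$ satisfy
\begin{equation}\label{eq:k}
k\lambda>\log\frac e\varepsilon+\frac M{\varepsilon N},
\end{equation}
then there is a $(\beta,\varepsilon)$-hitting map $g:[N]\times[k]\to[M]$.
\end{lemma}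

\begin{proof}
Choose the values $g(j,t)$ independently and uniformly from $[M]$, and put $j_0=\lceil\varepsilon N\rceil\le N$. If $g$ is not hitting, more than $\varepsilon N$ blocks, hence at least $j_0$ blocks, miss some $Y$ with $|Y|\ge\beta M$. For a fixed such $Y$ and a fixed set $J$ of $j_0$ blocks, all blocks in $J$ miss $Y$ with probability at most $(1-\beta)^{kj_0}=2^{-k\lambda j_0}$. There are at most $2^M$ sets $Y$ and $\binom N{j_0}\le(eN/j_0)^{j_0}\le(e/\varepsilon)^{j_0}$ sets $J$. So the logarithm of the probability that $g$ is not hitting is at most
\[
M+j_0\Bigl(\log\frac e\varepsilon-k\lambda\Bigr)\le M+\varepsilon N\Bigl(\log\frac e\varepsilon-k\lambda\Bigr)<0.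
\]
The first inequality holds because the bracket is negative and $j_0\ge\varepsilon N$; the second is \eqref{eq:k}.
\end{proof}

\section{A weak outer matrix}\label{sec:outer}

We need one family of matrices with positive rate, independent rows of weight at most $3$, and stopping distance at least $\beta M$ for some $\beta>0$. A sparse random matrix has linear stopping distance; its rows must then be made independent and short. No constant below is optimized.

For $q\ge2$ and maps $f_1,f_2,f_3:[10q]\to[q]$ all of whose fibers have size $10$, let $B_0$ be the $3q\times10q$ matrix whose rows are the fibers $f_a^{-1}(i)$, $a\in[3]$, $i\in[q]$. The $q$ rows with a given $a$ form a \emph{layer}; they partition the columns. A \emph{dependency} is a triple $(I_1,I_2,I_3)$ of subsets of $[q]$ such that the indicator vectors of $f_1^{-1}(I_1)$, $f_2^{-1}(I_2)$, $f_3^{-1}(I_3)$ sum to zero over $\mathbb F_2$; these are exactly the vanishing combinations of rows. Each layer sums to the all-ones vector, so dependencies such as $([q],[q],\emptyset)$ cannot be avoided. We call a dependency \emph{trivial} if each $I_a$ is $\emptyset$ or $[q]$.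

\begin{lemma}\label{lem:random}
For every $q\ge2$ the maps $f_1,f_2,f_3$ can be chosen so that every stopping set of $B_0$ has more than $q/20000$ elements and every dependency is trivial.
\end{lemma}

\begin{proof}
Let $f_1,f_2,f_3$ be independent, each uniform among the maps with all fibers of size $10$. The distribution of $f_a$ is invariant under permutations of $[10q]$, so for fixed $J\subseteq[q]$ the set $f_a^{-1}(J)$ is a uniformly random subset of size $10|J|$.

\emph{Small stopping sets.} A single column is never a stopping set, since it lies in a row. Fix a set $Y$ of $s$ columns, $2\le s\le q/20000$, and put $j=\lfloor s/2\rfloor\ge1$. If $Y$ is a stopping set, each fiber that meets $Y$ contains at least two of its elements, so $|f_a(Y)|\le j$ for each $a$, and then $Y\subseteq f_a^{-1}(J)$ for some $J$ of size $j$. For fixed $J$,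
\[
\Pr\bigl[Y\subseteq f_a^{-1}(J)\bigr]=\prod_{i=0}^{s-1}\frac{10j-i}{10q-i}\le\Bigl(\frac jq\Bigr)^s\le\Bigl(\frac s{2q}\Bigr)^s.
\]
The function $x\mapsto(eq/x)^x$ increases on $(0,q]$, because the derivative of its natural logarithm is $\ln(q/x)$. Hence $\binom qj\le(eq/j)^j\le(2eq/s)^{s/2}$ and
\[
\Pr\bigl[|f_a(Y)|\le j\bigr]\le\Bigl(\frac{2eq}s\Bigr)^{s/2}\Bigl(\frac s{2q}\Bigr)^s=\Bigl(\frac{es}{2q}\Bigr)^{s/2}.
\]
The layers are independent and there are $\binom{10q}s\le(10eq/s)^s$ sets $Y$, so a stopping set of size $s$ exists with probability at most
\[
\Bigl[\frac{10eq}s\Bigl(\frac{es}{2q}\Bigr)^{3/2}\Bigr]^s=\Bigl[\frac{10e^{5/2}}{2^{3/2}}\sqrt{\frac sq}\,\Bigr]^s\le\Bigl[\frac{43.1}{141}\Bigr]^s\le3^{-s},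
\]
where we used $10e^{5/2}2^{-3/2}<43.1$ and $\sqrt{20000}>141$. (Each layer gains a factor $(s/q)^{s/2}$ and the union bound costs $(q/s)^s$; with two layers these would cancel, which is why there are three.) The sum over $s\ge2$ is at most $\frac16$.

\emph{Dependencies.} Fix sizes $i_1,i_2,i_3\in\{0,\dots,q\}$, not all in $\{0,q\}$, and let $C=\max_a\binom q{i_a}\ge q$, attained at $a=b$. Fix a triple $(I_1,I_2,I_3)$ with these sizes and condition on the two maps other than $f_b$. For the triple to be a dependency, the uniformly random set $f_b^{-1}(I_b)$ of size $10i_b$ must equal one prescribed set, which has probability at most $\binom{10q}{10i_b}^{-1}$. Choosing $i_b$ elements from each of ten disjoint groups of size $q$ shows that $\binom{10q}{10i_b}\ge C^{10}$. There are at most $C^3$ triples with the given sizes and at most $(q+1)^3$ choices of sizes. So the expected number of nontrivial dependencies, and with it the probability that one exists, is at most $(q+1)^3q^{-7}=(1+\frac1q)^3q^{-4}\le\frac{27}{128}$.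

Since $\frac16+\frac{27}{128}<1$, some choice of $f_1,f_2,f_3$ has neither defect.
\end{proof}

Long rows are shortened by writing a sum of $w$ terms as a chain of sums of two terms, with new columns for the partial sums. The point to check is that a chain does not create stopping sets.

\begin{lemma}\label{lem:split}
Let $B_1$ be a binary matrix with column set $X$ and $r$ linearly independent rows, all of weight $w\ge4$. There is a matrix $B$ with column set $X\cup Z$, where $|Z|=(w-3)r$, and with $(w-2)r$ linearly independent rows of weight $3$, such that $S\cap X$ is a stopping set of $B_1$ for every stopping set $S$ of $B$.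
\end{lemma}

\begin{proof}
Replace each row $\{x_1,\dots,x_w\}$ of $B_1$ by the \emph{chain} of $w-2$ rows
\[
\rho_1=\{x_1,x_2,z_1\},\qquad\rho_u=\{z_{u-1},x_{u+1},z_u\}\ \ (2\le u\le w-3),\qquad\rho_{w-2}=\{z_{w-3},x_{w-1},x_w\},
\]
where $z_1,\dots,z_{w-3}$ are new columns used by this chain only. Each $x_i$ lies in one row of the chain, and $z_u$ lies in $\rho_u$ and $\rho_{u+1}$.

\emph{Independence.} In each chain replace $\rho_{w-2}$ by the sum of all rows of the chain; this does not change the rank. The sum is the original row of $B_1$ and vanishes on $Z$. The rows $\rho_1,\dots,\rho_{w-3}$ of a chain, restricted to its columns $z_1,\dots,z_{w-3}$, form a triangular matrix with ones on the diagonal, and all other rows vanish on these columns. So a vanishing combination involves only the sums, and these are independent.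

\emph{Stopping sets.} Let $S$ be a stopping set of $B$. We claim that if $S$ meets some row of a chain, it contains at least two of the columns $x_1,\dots,x_w$ of that chain. Let $\rho_a$ and $\rho_b$, $a\le b$, be the first and last rows of the chain that meet $S$; each meets it in at least two elements. The column $z_{a-1}$, if it exists, is not in $S$, since it lies in $\rho_{a-1}$; for the same reason $z_b$, if it exists, is not in $S$. If $a=b$, then $\rho_a\cap S$ contains no $z$, so it contains two of the $x_i$. If $a<b$, the only $z$ possible in $\rho_a\cap S$ is $z_a$ and the only one possible in $\rho_b\cap S$ is $z_{b-1}$, so each of the two rows contains an $x_i\in S$, and these are distinct.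

By the claim, $S\cap X\ne\emptyset$ even if we start from an element of $S\cap Z$, and a row of $B_1$ that meets $S\cap X$ meets it at least twice.
\end{proof}

It remains to remove the trivial dependencies, since the definition of $R_U$ requires full row rank. Deleting two rows does this, but a deleted row no longer tests anything, and small stopping sets may appear among its columns. These columns form the exceptional set $Q$.

\begin{proposition}\label{prop:outer}
For every $q\ge2$ there are a binary matrix $B$ with $M=31q-14$ columns and $M-(7q+2)$ linearly independent rows of weight $3$, and a set $Q$ of $20$ columns, such that every stopping set of $B$ disjoint from $Q$ has at least $M/620000$ elements.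
\end{proposition}

\begin{proof}
Take $B_0$ from Lemma~\ref{lem:random} and delete one row of layer $2$ and one row of layer $3$; call the result $B_1$. A vanishing combination of its $3q-2$ rows is a dependency of $B_0$ with $I_2\ne[q]$ and $I_3\ne[q]$. It is trivial, so $I_2=I_3=\emptyset$, and then $f_1^{-1}(I_1)=\emptyset$ forces $I_1=\emptyset$. Thus the rows of $B_1$ are independent. Let $Q$ be a set of $20$ of the $10q\ge20$ columns that contains both deleted rows. A stopping set of $B_1$ disjoint from $Q$ does not meet the deleted rows, so it is a stopping set of $B_0$ and has more than $q/20000$ elements.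

Apply Lemma~\ref{lem:split} with $w=10$ and $r=3q-2$. The matrix $B$ has $M=10q+7(3q-2)=31q-14$ columns and $8(3q-2)=24q-16=M-(7q+2)$ independent rows. If $S$ is a stopping set of $B$ disjoint from $Q$, then $S\cap[10q]$ is a stopping set of $B_1$ disjoint from $Q$, so $|S|>q/20000\ge M/620000$, because $M\le31q$.
\end{proof}

Splitting the rows may dilute the relative stopping distance by a constant factor. This is why it is done on the outer matrix, where any positive constant suffices.

\section{Positive rate below one half}\label{sec:positive}

\begin{proof}[Proof of Theorem~\ref{thm:positive}]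
By monotonicity we may assume $0<\delta<\frac12$. Put $\varepsilon=1-2\delta\in(0,1)$, $\beta=1/620000$ and $\lambda=\log\frac1{1-\beta}$, and fix an integer $k$, depending only on $\delta$, with $k\lambda>\log\frac e\varepsilon+\frac1\varepsilon$. For $q\ge2$ take $B,Q,M$ from Proposition~\ref{prop:outer} and let $N=M$. Then \eqref{eq:k} holds, so a $(\beta,\varepsilon)$-hitting map exists. Lemma~\ref{lem:composition} with $\ell=k+20$ gives an $m\times n$ matrix $A$ with independent rows of weight at most $3$ and
\[
n=M2^\ell,\qquad1-\frac mn=\frac{7q+2}{(31q-14)2^\ell}\ge\frac7{31}\,2^{-\ell},\qquad s(A)\ge(1-\varepsilon)\frac n2=\delta n.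
\]
Letting $q\to\infty$ gives $R_U(\delta)\ge R_U^{(3)}(\delta)\ge\frac7{31}2^{-k-20}>0$. Hence $\delta_U\ge\frac12$, and $\delta_U\le\delta_L=\frac12$.
\end{proof}

\begin{remark}\label{rem:lengths}
Theorem~\ref{thm:positive} holds also with $\liminf$ in place of $\limsup$ in the definitions. Adding a new column together with a new row of weight $1$ supported on it changes neither the stopping sets, nor the independence of the rows, nor $n-m$. Given $\delta<\frac12$, run the proof with some $\delta_1\in(\delta,\frac12)$; it yields the lengths $n_q=(31q-14)2^\ell$, with constant difference $31\cdot2^\ell$. For $n_q\le n<n_{q+1}$ pad the $q$th matrix to length $n$. Its stopping distance is at least $\delta_1n_q\ge\delta n$ once $q$ is large, and its rate is at least $(7q+2)/n_{q+1}$, which tends to $\frac7{31}2^{-\ell}$.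
\end{remark}

\section{The order of vanishing at one half}\label{sec:order}

Write $R=R_U^{(3)}$ and $\delta=\frac12-\gamma$, so that $\varepsilon=2\gamma$. With $Q=\emptyset$, composition multiplies the outer rate by about $(M/N)2^{-k}$, where $k$ is bound by \eqref{eq:k}. The proof of Theorem~\ref{thm:positive} wastes rate in two places. First, the choice $N=M$ makes $k$ larger than $1/(\varepsilon\lambda)$, so the rate is exponentially small in $1/\gamma$. Taking $N\approx M/\varepsilon$ instead costs a factor $\varepsilon$ but reduces the last term of \eqref{eq:k} to $1$, so that $2^{-k}\approx(\varepsilon/2e)^{1/\lambda}$ and the total loss is of order $\gamma^{1+1/\lambda}$. Second, $\lambda$ is tiny for $\beta=1/620000$. But Theorem~\ref{thm:positive} now supplies outer matrices with $\beta$ close to $\frac12$, for which $\lambda$ is close to $1$ and the exponent is close to $2$.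

\begin{lemma}\label{lem:bootstrap}
For $0<\eta\le\frac16$ and $0<\gamma<\frac12$,
\[
R(\tfrac12-\gamma)\ge R(\tfrac12-\eta)\cdot\frac\gamma2\Bigl(\frac\gamma e\Bigr)^{1+6\eta}.
\]
\end{lemma}

\begin{proof}
Put $\beta=\frac12-\eta$ and $\varepsilon=2\gamma\in(0,1)$. Since $\log(1+x)\le x/\ln2\le\frac32x$ for $x\ge0$,
\[
\lambda=\log\frac1{1-\beta}=1-\log(1+2\eta)\ge1-3\eta\ge\tfrac12,
\]
and $1/\lambda\le1+6\eta$ because $(1-3\eta)(1+6\eta)=1+3\eta(1-6\eta)\ge1$; this is where $\eta\le\frac16$ is used. Let $k=\lfloor\lambda^{-1}\log\frac{2e}\varepsilon\rfloor+1$. Then
\[
k\lambda>\log\frac e\varepsilon+1,\qquad2^k\le2\Bigl(\frac{2e}\varepsilon\Bigr)^{1/\lambda}\le2\Bigl(\frac e\gamma\Bigr)^{1+6\eta}.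
\]

Let $0<r<R(\beta)$, which is possible by Theorem~\ref{thm:positive}. By definition of $R$, for infinitely many $M$ there is a matrix $B$ with $M$ columns and $m_B$ independent rows of weight at most $3$ such that $M-m_B\ge rM$ and $s(B)\ge\beta M$. Put $N=\lceil M/\varepsilon\rceil$. Then $N\ge2$ as $M/\varepsilon>1$, and
\[
\tfrac12\varepsilon N\le\varepsilon(N-1)\le M\le\varepsilon N\le N.
\]
In particular $M/(\varepsilon N)\le1$, so \eqref{eq:k} holds. Lemmas~\ref{lem:hitting} and~\ref{lem:composition}, with $Q=\emptyset$, give a matrix $A$ with independent rows of weight at most $3$ and $n=M+N(2^k-1)\le N2^k$ columns. Its stopping distance satisfies $s(A)\ge(1-\varepsilon)N2^{k-1}\ge\frac{1-\varepsilon}2n=(\frac12-\gamma)n$, and its rate is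
\[
\frac{M-m_B}n\ge\frac{rM}{N2^k}\ge\frac{r\varepsilon}{2^{k+1}}=\frac{r\gamma}{2^k}\ge r\,\frac\gamma2\Bigl(\frac\gamma e\Bigr)^{1+6\eta}.
\]
Since $n\ge M$, the lengths are unbounded. Now let $r\to R(\beta)$.
\end{proof}

A fixed $\eta$ gives the exponent $2+6\eta$. To remove the excess we let $\eta$ shrink with $\gamma$: for $\eta=1/\log\frac1\gamma$ the factor $\gamma^{6\eta}$ is the constant $2^{-6}$, and the price $R(\frac12-\eta)$ can be estimated by the same lemma.

For the upper bound let $h(x)=-x\log x-(1-x)\log(1-x)$ be the binary entropy function, which increases on $(0,\frac12]$. The first linear-programming bound of McEliece, Rodemich, Rumsey and Welch \cite{MRRW} states that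
\begin{equation}\label{eq:lp}
R_L(\delta)\le h\Bigl(\tfrac12-\sqrt{\delta(1-\delta)}\Bigr)\qquad\text{for }0<\delta<\tfrac12.
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:order}]
\emph{Lower bound.} Lemma~\ref{lem:bootstrap} with $\eta=\frac1{12}$ gives
\begin{equation}\label{eq:first}
R(\tfrac12-\gamma)\ge a\gamma^{5/2}\quad\text{for }0<\gamma<\tfrac12,\qquad a=\frac{R(\frac5{12})}{2e^{3/2}},
\end{equation}
and $a>0$ by Theorem~\ref{thm:positive}. For $0<\gamma\le\frac1{64}$ the value $\eta=1/\log\frac1\gamma$ is at most $\frac16$; then $\gamma^{6\eta}=2^{-6}$ and $e^{-(1+6\eta)}\ge e^{-2}$, so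
\begin{equation}\label{eq:second}
R(\tfrac12-\gamma)\ge\kappa\gamma^2R\Bigl(\frac12-\frac1{\log(1/\gamma)}\Bigr),\qquad\kappa=\frac1{128e^2}.
\end{equation}
Let $\gamma\le2^{-64}$, and put $\gamma_1=1/\log\frac1\gamma\le\frac1{64}$ and $\gamma_2=1/\log\frac1{\gamma_1}=1/\log\log\frac1\gamma\le\frac16$. Applying \eqref{eq:second} to $\gamma$ and to $\gamma_1$, and then \eqref{eq:first} to $\gamma_2$, we obtain
\[
R(\tfrac12-\gamma)\ge\kappa\gamma^2R(\tfrac12-\gamma_1)\ge\kappa^2\gamma^2\gamma_1^2R(\tfrac12-\gamma_2)\ge\kappa^2a\,\gamma^2\gamma_1^2\gamma_2^{5/2},
\]
which is the lower bound with $a'=\kappa^2a$.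

\emph{Upper bound.} For $\delta=\frac12-\gamma$ we have $\delta(1-\delta)=\frac14-\gamma^2$, and $(\frac12-2\gamma^2)^2=\frac14-2\gamma^2+4\gamma^4\le\frac14-\gamma^2$ because $4\gamma^2\le1$. So the argument of $h$ in \eqref{eq:lp} is at most $2\gamma^2\le\frac12$, and $R_L(\frac12-\gamma)\le h(2\gamma^2)$. From $-\ln(1-x)=\ln(1+\frac x{1-x})\le\frac x{1-x}$ we get $-(1-x)\log(1-x)\le x\log e$, hence $h(x)\le x\log\frac ex$ for $0<x<1$. Taking $x=2\gamma^2$ gives the upper bound.

\emph{Limits.} The logarithms of the lower and of the upper bound both equal $2\log\gamma+O(\log\log\frac1\gamma)$ as $\gamma\to0$. Since $R_U(\frac12-\gamma)$ and $R_L(\frac12-\gamma)$ lie between the two bounds, the same holds for their logarithms, and dividing by $\log\gamma$ gives the limit $2$.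
\end{proof}

\begin{thebibliography}{9}

\bibitem{UNC}
\emph{Bounds On Unique-Neighbor Codes}, \texttt{https://www.emergentmind.com/articles/2203.10330}.

\bibitem{MRRW}
McEliece, Rodemich, Rumsey and Welch, IEEE Trans. Inform. Theory \textbf{23} (1977).

\end{thebibliography}
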